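# A random tree of fluctuating width that computes no path-incompressible perfect tree

## 1. The tree $T(w,R)$

We begin with a machine that turns a function $w:\omega\to\omega$ and a stock of random bits $R$ into a binary tree whose width at level $t$ is about $w(t)$. Everything in this talk is about choosing $w$ well.

Throughout, a **string** is a finite binary sequence, a **real** is an infinite one, $\{0,1\}^t$ is the set of strings of length $t$, and $x\restriction s$ is the initial segment of length $s$. A **tree** is a nonempty set of strings closed under prefix; so it contains the empty string. A real is a **path** of a tree if all its initial segments lie in the tree. We write $\lambda$ for the uniform measure on the reals.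

**Construction.** Fix a computable measure-preserving coding by which a real $R$ stands for an independent family of uniform reals $z,y_0,y_1,y_2,\dots$. Call $v\in\omega$ *active at* $t$ if $v<w(t)$. If $v$ is active at $t$, let $b_v(t)$ be the least $b\le t$ such that $v$ is active at every $s\in[b,t]$, and put
$$x_v(t)=(z\restriction b_v(t))\,{}^\frown\,y_v(b_v(t))\,y_v(b_v(t)+1)\cdots y_v(t-1)\in\{0,1\}^t .$$
Let
$$T=T(w,R)=\{z\restriction t:t\in\omega\}\cup\{x_v(t):t\in\omega,\ v<w(t)\}.$$

In words: $z$ is a trunk. Whenever $v$ wakes up, a branch leaves the trunk at the current level and follows the bits of $y_v$. When $v$ goes to sleep that branch is abandoned, and the next time $v$ wakes up it starts again from the trunk.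

For example, let $w=(1,2,1,3,3,1,\dots)$. Number $0$ is always active, so $b_0(t)=0$ and $x_0(t)=y_0\restriction t$. Number $1$ is active at $1$, asleep at $2$, active at $3,4$, asleep at $5$. So $x_1(1)=z\restriction1$, $x_1(3)=z\restriction 3$ and $x_1(4)=(z\restriction3)^\frown y_1(3)$. Similarly $x_2(4)=(z\restriction3)^\frown y_2(3)$. At level $5$ the only strings are $z\restriction5$ and $y_0\restriction5$. So $x_1(4)$ has no extension of length $5$ in $T$, unless it happens to equal $z\restriction4$ or $y_0\restriction 4$.

Three facts can be checked at once.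

**$T$ is a tree.** It contains the empty string and all prefixes of $z\restriction t$. Let $v$ be active at $t$ and $s<t$. If $s\ge b_v(t)$, then $v$ is active at $s$ and $b_v(s)=b_v(t)$, so $x_v(t)\restriction s=x_v(s)\in T$. If $s<b_v(t)$, then $x_v(t)\restriction s=z\restriction s\in T$.

**$T\le_T w\oplus R$.** To decide whether a string of length $t$ is in $T$, compute $w(0),\dots,w(t)$, hence the numbers $b_v(t)$ for $v<w(t)$, and list $z\restriction t$ and the strings $x_v(t)$, $v<w(t)$.

**If $w(t)\to\infty$, then $T$ almost surely has infinitely many paths.** For each $v$, let $\beta_v$ be the least $b$ such that $v$ is active at every $s\ge b$. It exists because $w\to\infty$, and it depends only on $w$. For $t\ge\beta_v$ we have $b_v(t)=\beta_v$. So $x_v=(z\restriction\beta_v)^\frown y_v(\beta_v)y_v(\beta_v+1)\cdots$ has $x_v\restriction t=x_v(t)\in T$ for $t\ge\beta_v$, and by prefix-closure $x_v$ is a path of $T$. If $x_v=x_{v'}$ with $v\ne v'$, then the independent uniform reals $y_v,y_{v'}$ agree at all positions $\ge\max(\beta_v,\beta_{v'})$, an event of probability $0$. So almost surely the $x_v$ are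 pairwise distinct.

## 2. What the tree is for: incompressible trees and perfect trees

Let $K$ be prefix-free Kolmogorov complexity: $K(x)$ is the length of a shortest program for $x$ on a fixed universal machine whose domain is prefix-free. All logarithms are base $2$. We use two textbook facts.

* *Kraft's inequality*: $\sum_xK_x\le1$ where $K_x=2^{-K(x)}$. So with
$$m(n)=\sum_{|x|=n}2^{-K(x)}$$
we have $\sum_nm(n)\le1$.
* *Upper bounds by codes*: if a partial computable function has prefix-free domain and maps a code of length $n$ to $x$, then $K(x)\le n+c$, where $c$ depends only on the function. For instance, $e\in\omega$ has the self-delimiting code consisting of $\lfloor\log(e+1)\rfloor$ zeros followed by the binary form of $e+1$; its length is at most $2\log(e+1)+1$.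

**Definition.** The *deficiency* of a string $x$ is $\deg(x)=|x|-K(x)$. The deficiency of a set of strings is the supremum of the deficiencies of its members. A tree is *path-incompressible* if its deficiency is finite. A tree is *proper* if it has infinitely many paths. A string *branches* in $T$ if it has at least two incomparable extensions in $T$. A tree is *perfect* if each of its strings branches in it. A string of $T$ of length $n$ is a *dead end* if it has no extension of length $n+1$ in $T$.

Examples. The full binary tree is perfect but not path-incompressible: it contains $0^n$, and $K(0^n)\le2\log(n+1)+c$, so $\deg(0^n)\to\infty$. The tree $\{0^i1^j: i,j\in\omega\}$ is proper, with paths $0^i1^\infty$ and $0^\infty$. It is not perfect, since above the string $01$ it contains only the strings $01^j$.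

A perfect tree is proper. The question is whether, for incompressible trees, the converse holds up to computation: given a tree of incompressible strings with infinitely many paths, can an algorithm always extract a tree of incompressible strings that branches everywhere? It is known that there is a path-incompressible proper tree that does not *wtt*-compute any path-incompressible perfect tree (a wtt-computation is a Turing computation whose queries on input $x$ are bounded by a computable function of $x$). The problem comes from "Growth and irreducibility in path-incompressible trees" (https://lcs.ios.ac.cn/~zhangxy/publication/growth-and-irreducibility-in-path-incompressible-trees):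

*Is there a path-incompressible proper tree that does not Turing-compute any path-incompressible perfect tree?*

The answer is **yes**, and the tree is $T(w,R)$ for a suitable $w$ and almost every $R$.

**Theorem.** There are a function $w:\omega\to\omega$ with $w(t)\to\infty$ and a tree $T(w,R)\le_Tw\oplus R$, defined for each real $R$, such that for almost every $R$:

1. $T=T(w,R)$ is a path-incompressible proper tree.
2. There are no computable infinite set $M\subseteq\omega$, set of strings $S$ of finite deficiency, and function $g:\omega\to\omega$ such that $w\oplus R$ computes $S$ and $g$, and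
$$|S\cap\{0,1\}^\ell|\ge N\quad\text{for all }N\text{ and all }\ell\in M\text{ with }\ell\ge g(N).\tag{1}$$

**Corollary.** For almost every $R$, the path-incompressible proper tree $T$ computes no path-incompressible perfect tree.

*Proof of the Corollary from the Theorem.* Let $T'$ be perfect. If $x\in T'$, its two incomparable extensions in $T'$ are proper extensions, so by prefix-closure $x$ has an extension of length $|x|+1$ in $T'$. So $T'$ has no dead ends, and $\ell\mapsto|T'\cap\{0,1\}^\ell|$ is nondecreasing. It is unbounded: each of the finitely many strings of level $\ell$ has two incomparable extensions in $T'$, and as there are no dead ends all of these extend to one common level, whose size is then at least twice that of level $\ell$. Let $g(N)$ be the least $\ell$ with $|T'\cap\{0,1\}^\ell|\ge N$. Then $g\le_TT'$, and $|T'\cap\{0,1\}^\ell|\ge N$ for all $\ell\ge g(N)$. If $T'\le_TT\le_Tw\oplus R$ had finite deficiency, then $S=T'$, $g$ and $M=\omega$ would contradict item 2. $\square$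

**Remark.** The proof used only that $T'$ has no dead ends and has unbounded levels. A dead-end-free tree with infinitely many paths has this property, since $N$ distinct paths have distinct restrictions to some level. So $T$ computes no path-incompressible dead-end-free tree with infinitely many paths. In particular $T$ itself must have dead ends, which the definition of a tree permits. Whether some *dead-end-free* path-incompressible proper tree computes no path-incompressible perfect tree is a different question, not addressed here.

## 3. What $w$ must satisfy, tried on simple widths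

**Lemma 0.** If $\sum_tm(t)w(t)<\infty$, then $T(w,R)$ is path-incompressible for almost every $R$.

*Proof.* Fix $w$. Then $b_v(t)$ is a constant, and $x_v(t)$ is a concatenation of bits at fixed positions of independent uniform reals. So each $z\restriction t$ and each $x_v(t)$ is uniformly distributed on $\{0,1\}^t$. For $x$ uniform on $\{0,1\}^t$,
$$E\big[2^{|x|-K(x)}\big]=\sum_{|\xi|=t}2^{-t}\,2^{t-K(\xi)}=m(t).$$
Level $t$ of $T$ contains at most $1+w(t)$ strings, those listed, so
$$E\Big[\sum_{x\in T}2^{\deg(x)}\Big]\le\sum_t(1+w(t))\,m(t)<\infty .$$
Hence almost surely $\sum_{x\in T}2^{\deg(x)}<\infty$, so $2^{\deg(x)}$ is bounded on $T$. $\square$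

So we need $w\to\infty$, $\sum mw<\infty$, and item 2. Let us try easy choices of $w$.

*Constant width $w=c$.* Here $\sum mw\le c$, so $T$ is almost surely path-incompressible. But $b_v(t)=0$, and the strings of level $t$ are $z\restriction t$ and $y_v\restriction t$ for $v<c$. A path agrees at each level with one of these $c+1$ reals, hence with one of them at infinitely many levels, hence equals it. There are at most $c+1$ paths, and $T$ is not proper.

*Computable unbounded width.* For any computable $f$, describing $0^{f(n)}$ by a code of $n$ gives $K(0^{f(n)})\le2\log(n+1)+c$, so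
$$m(f(n))\ge 2^{-c}(n+1)^{-2}\qquad\text{for all }n.\tag{2}$$
If $w$ is computable and unbounded, we can compute an increasing $f$ with $w(f(n))\ge2^n$. Then $m(f(n))w(f(n))\ge2^{-c}2^n(n+1)^{-2}$, so $\sum mw=\infty$ and Lemma 0 says nothing. By the same inequality $m$ is not computable: since $m(t)\to0$, a computable $m$ would give a computable increasing $f$ with $m(f(n))<2^{-n}$, against (2).

*Width with a visible lower bound.* Let $\sum mw<\infty$ and $w\to\infty$, and suppose $w$ computes a nondecreasing unbounded $h\le w$. (For example $w$ itself could be nondecreasing, with $h=w$.) Then item 2 fails for almost every $R$. Take $S=T$, $M=\omega$, and let $g(N)$ be the least $\ell$ such that $h(\ell)\ge N$ and the strings $x_v(\ell)$, $v<N$, are pairwise distinct. Such $\ell$ exists almost surely, as the paths $x_v$ are distinct and $x_v(\ell)=x_v\restriction\ell$ for large $\ell$. If $\ell'\ge\ell=g(N)$, then each $v<N$ is active throughout $[\ell,\ell']$, so $x_v(\ell')$ extends $x_v(\ell)$ and level $\ell'$ still has at least $N$ strings. Thus (1) holds.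

So $w$ must tend to infinity, but the moment from which $w(t)\ge N$ must not be computable, even approximately, from $w$ and almost any $R$. We build such a $w$ by finite pieces, with a budget that protects $\sum mw$.

## 4. Conditions: a stem, a lower bound, a budget

**Definition.** A *condition* is $p=(\sigma,k,u)$ with $\sigma\in\omega^{<\omega}$, an integer $k\ge1$, and $u:\omega\to[0,\infty)$ with $\sum u<\infty$ and $k\sum_{t\ge|\sigma|}u(t)<1$. Only the values $u(t)$ with $t\ge|\sigma|$ matter. Put
$$[p]=\Big\{w\in\omega^\omega:\ w\succ\sigma,\ \ w(t)\ge k\ \text{ for all }t\ge|\sigma|,\ \ \sum_{t\ge|\sigma|}u(t)w(t)<1\Big\}.$$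
Write $(\sigma',k',u')\le(\sigma,k,u)$ if $\sigma'\succeq\sigma$, $k'\ge k$ and $[(\sigma',k',u')]\subseteq[(\sigma,k,u)]$.

The set $[p]$ is nonempty: it contains $\sigma kkk\cdots$. The relation $\le$ is transitive. Here $u(t)$ is the price of one unit of width at level $t$, and the total spent after the stem must stay below $1$. For $\tau\succeq\sigma$ and any price function $u$ put
$$c_u(\sigma,\tau)=\sum_{|\sigma|\le t<|\tau|}u(t)\tau(t).$$

**Definition.** A sequence $\sigma'\succeq\sigma$ is *admissible* for $p=(\sigma,k,u)$ if $\sigma'(t)\ge k$ for $|\sigma|\le t<|\sigma'|$ and $c_u(\sigma,\sigma')+k\sum_{t\ge|\sigma'|}u(t)<1$.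

Example: $p=(\emptyset,1,u)$ with $u(t)=2^{-t-2}$, so $\sum u=\frac12$. The stem $(1,4)$ costs $\frac14+\frac48=\frac34$, and continuing with ones costs another $\sum_{t\ge2}2^{-t-2}=\frac18$. Since $\frac78<1$, it is admissible. The stem $(3)$ costs $\frac34$ and continuing costs $\frac14$; the total is $1$, so $(3)$ is not admissible.

**Lemma 1.** If $\sigma'$ is admissible for $p=(\sigma,k,u)$ and $c=c_u(\sigma,\sigma')$, then $(\sigma',k,u/(1-c))$ is a condition $\le p$. Conversely, if $w\in[p]$ and $\sigma\preceq\sigma'\prec w$, then $\sigma'$ is admissible for $p$.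

*Proof.* Admissibility gives $c<1$ and $k\sum_{t\ge|\sigma'|}u(t)<1-c$, so $(\sigma',k,u/(1-c))$ is a condition. For $w\succ\sigma'$,
$$\sum_{t\ge|\sigma'|}\frac{u(t)}{1-c}w(t)<1\iff c+\sum_{t\ge|\sigma'|}u(t)w(t)<1\iff\sum_{t\ge|\sigma|}u(t)w(t)<1 ,$$
and if $w(t)\ge k$ for $t\ge|\sigma'|$ then $w(t)\ge k$ for $t\ge|\sigma|$, as $\sigma'(t)\ge k$ on $[|\sigma|,|\sigma'|)$. So $[(\sigma',k,u/(1-c))]\subseteq[p]$. For the converse, $\sigma'(t)=w(t)\ge k$ on $[|\sigma|,|\sigma'|)$, and $c_u(\sigma,\sigma')+k\sum_{t\ge|\sigma'|}u(t)\le c_u(\sigma,\sigma')+\sum_{t\ge|\sigma'|}u(t)w(t)<1$. $\square$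

The next lemma says that a long stretch of smallest allowed values refills the budget: afterwards the lower bound can be raised and the remaining prices made tiny.

**Lemma 2.** For a condition $p=(\sigma,k,u)$, $k'\ge k$ and $\varepsilon>0$ there is a condition $(\sigma',k',u')\le p$ with $|\sigma'|>|\sigma|$ and $k'\sum_{t\ge|\sigma'|}u'(t)<\varepsilon$.

*Proof.* Let $\beta=1-k\sum_{t\ge|\sigma|}u(t)>0$ and $\sigma'=\sigma k^n$ with $n\ge1$. Then $c_u(\sigma,\sigma')+k\sum_{t\ge|\sigma'|}u(t)=k\sum_{t\ge|\sigma|}u(t)=1-\beta<1$. So $\sigma'$ is admissible, $c=c_u(\sigma,\sigma')\le1-\beta$, and $u'=u/(1-c)\le u/\beta$. As $\sum u<\infty$, for $n$ large $k'\sum_{t\ge|\sigma|+n}u(t)/\beta<\min(\varepsilon,1)$. Then $(\sigma',k',u')$ is a condition with $k'\sum_{t\ge|\sigma'|}u'<\varepsilon$. Raising the lower bound shrinks the set, so by Lemma 1 $[(\sigma',k',u')]\subseteq[(\sigma',k,u')]\subseteq[p]$. $\square$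

## 5. Requirements, hitting sets, and where a single extension fails

**Definition.** A *requirement* is $\mathcal R=(\Phi_0,\Phi_1,M,d,\rho)$ with Turing functionals $\Phi_0,\Phi_1$, a computable infinite $M\subseteq\omega$, $d\in\omega$ and a rational $\rho\in(0,1)$. For $w\in\omega^\omega$ let $E(w)$ be the set of reals $R$ such that $\Phi_0^{w\oplus R}$ is the characteristic function of a set $S$ of strings of deficiency $\le d$, $\Phi_1^{w\oplus R}=g$ is total, and (1) holds for $S,g,M$.

There are countably many requirements. For fixed $w$, each statement $\Phi_i^{w\oplus R}(x)=y$ is open in $R$, and $E(w)$ is defined from such statements and their negations by countably many quantifiers. So $E(w)$ is Borel. The aim is to make $E(w)$ null.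

*Convention.* For $\tau\in\omega^{<\omega}$, the computation $\Phi^{\tau\oplus R}$ is run for at most $|\tau|$ steps, only on inputs whose code is $\le|\tau|$, and querying only positions $<|\tau|$ of each part of the oracle; otherwise it counts as divergent. So convergent computations persist when $\tau$ is extended, and $\Phi^{w\oplus R}(x)=y$ iff $\Phi^{\tau\oplus R}(x)=y$ for some $\tau\prec w$.

Given a requirement, define

* $D(\tau)=\{R:\Phi_0^{\tau\oplus R}(x)=1\text{ for some }x\text{ with }\deg(x)>d\}$;
* $G_N(\tau)=\{R:\Phi_1^{\tau\oplus R}(N)\downarrow\}$;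
* $H_{N,\ell}(\tau)=\{R:\Phi_0^{\tau\oplus R}(x)\downarrow\text{ for all }x\in\{0,1\}^\ell,\text{ with value }1\text{ for at least }N\text{ of them}\}$.

Each is determined by $R\restriction|\tau|$, hence clopen, and each increases with $\tau$. The sets $G_N(\tau),H_{N,\ell}(\tau)$ can be computed uniformly from $\tau,N,\ell$. The set $D(\tau)$ need not be computable from $\tau$, since $\deg(x)>d$ need not be decidable.

The event $D(\tau)$ is a success: $S$ already contains a string that is too compressible. The event $H_{N,\ell}(\tau)$ is a threat: $S$ already has $N$ strings at level $\ell$. A threat becomes a success by means of the next lemma. If many sets $A_\theta$ are all reasonably large, then a much thinner set meets almost all of them; and members of a thin set that is easy to find are compressible.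

**Lemma 3.** Let $(\Omega,P)$ be a finite probability space and $B\subseteq\Omega$ nonempty. For $\theta\in B$ let $A_\theta\subseteq\{0,1\}^\ell$ have at least $4^e$ elements. Then there is $C\subseteq\{0,1\}^\ell$ with $|C|\le2^{\ell-e}$ and $P\{\theta\in B:A_\theta\cap C=\emptyset\}\le\exp(-2^e)$.

*Proof.* As $B\neq\emptyset$, $4^e\le2^\ell$, so $\ell\ge2e$. Choose $2^{\ell-e}$ strings from $\{0,1\}^\ell$ independently and uniformly, and let $C$ be the set of chosen strings. For each $\theta\in B$,
$$\Pr[A_\theta\cap C=\emptyset]\le\big(1-4^e2^{-\ell}\big)^{2^{\ell-e}}\le\exp\big(-4^e2^{-\ell}2^{\ell-e}\big)=\exp(-2^e).$$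
So the expected value of $P\{\theta\in B:A_\theta\cap C=\emptyset\}$ is at most $\exp(-2^e)$, and some choice of $C$ does no worse than the expectation. $\square$

Here is the natural attempt at one requirement. Let $p=(\sigma,k,u)$ be a condition and $N=4^e$ with $e$ large. *Case 1:* for some $\ell\in M$ some admissible $\tau$ has $\lambda(H_{N,\ell}(\tau))\ge\rho$. Find such $\ell$ and $\tau$, apply Lemma 3 to the sets $A_R=\{x\in\{0,1\}^\ell:\Phi_0^{\tau\oplus R}(x)=1\}$, and find a thin $C$ that meets most of them. A member of $C$ is given by $e$ and an index of $\ell-e$ bits, so its deficiency is at least about $e-2\log e>d$. Extend the stem to $\tau$; then most $R\in H_{N,\ell}(\tau)$ are successes. *Case 2:* no admissible $\tau$ is like this, for any $\ell\in M$. Then for every $w\in[p]$ and each $\ell\in M$, at most measure $\rho$ of the $R$ ever show $N$ elements at level $\ell$, which is what we want once $\ell\ge g(N)$.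

The attempt breaks at the word "find" in Case 1. The bound on $K$ needs $C$, and so $\tau$, to be computable from $e$ alone. But admissibility of $\tau$ refers to the prices $u$, which start from multiples of $m$, and $m$ is not computable (Section 3). If the search ignores $u$, the $\tau$ that it finds may cost more than the budget, and then we cannot extend to it.

One may search instead for $\tau$ with values at most some constant, say $16k$. Such a $\tau$ has $c_u(\sigma,\tau)\le16k\sum_{t\ge|\sigma|}u(t)$, which is small for *every* $u$ of small sum, computable or not; so a successful search is fine. But if it fails, then we know only that every threatening $\tau$ has some value above $16k$. To use this we would have to keep $w\le16k$ from now on, and then $w\not\to\infty$.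

The way out is to search for a *probability distribution* on threatening sequences $\tau$ whose *mean* value at each coordinate is at most $16k$. The expected cost is then at most $16k\sum u$, again for every $u$. And if there is no such distribution, linear-programming duality produces a finite-sum price function which, added to $u$, makes every threatening $\tau$ unaffordable.

## 6. Covers against distributions

**Definition.** Let $\sigma\in\omega^{<\omega}$, $\mathcal A\subseteq\{\tau\in\omega^{<\omega}:\tau\succeq\sigma\}$ and $\alpha>0$. An *$\alpha$-cover* of $\mathcal A$ (over $\sigma$) is a function $v:[|\sigma|,\infty)\to[0,\infty)$ with $\sum v\le\alpha$ and $c_v(\sigma,\tau)\ge1$ for all $\tau\in\mathcal A$.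

Two examples with $\alpha=1/(16k)$. First, $\mathcal A=\{\tau\succ\sigma:\tau(|\sigma|)\ge16k\}$ has an $\alpha$-cover: put $v(|\sigma|)=\alpha$ and $v=0$ elsewhere. Second, fix a height $a>16k$ and let $\tau_j=\sigma k^ja$ for $j\in\omega$: a spike whose place may be anywhere. An $\alpha$-cover $v$ of $\{\tau_j:j\in\omega\}$ would satisfy
$$1\le c_v(\sigma,\tau_j)\le k\alpha+a\,v(|\sigma|+j)=\tfrac1{16}+a\,v(|\sigma|+j),$$
so $v(|\sigma|+j)\ge\frac{15}{16a}$ for all $j$, and $\sum v=\infty$. So there is none. But take $\pi$ uniform on $\tau_0,\dots,\tau_{n-1}$. The mean value at coordinate $|\sigma|+j$, counting $0$ where $\tau$ is undefined, is at most $k+a/n\le16k$ as soon as $n\ge a/(15k)$. Each $\tau_j$ has a large value, and the average does not. The next lemma says that this alternative is general.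

**Lemma 4.** Let $\alpha$ be a positive rational. If $\mathcal A$ has no $\alpha$-cover, there are a finite $\mathcal A_0\subseteq\mathcal A$ and a rational-valued probability distribution $\pi$ on $\mathcal A_0$ such that $E_\pi[\tau(t)1_{t<|\tau|}]\le1/\alpha$ for every $t\ge|\sigma|$.

*Proof.* *Reduction to a finite set.* Write $\mathcal A=\bigcup_s\mathcal A_s$ with $\mathcal A_s$ finite and increasing. Suppose every $\mathcal A_s$ had an $\alpha$-cover $v_s$. Since $0\le v_s(t)\le\alpha$, a diagonal subsequence converges pointwise to some $v$. Each partial sum of $v$ is a limit of partial sums $\le\alpha$, so $\sum v\le\alpha$. For $\tau\in\mathcal A$ the quantity $c_v(\sigma,\tau)$ is a finite sum, hence the limit of numbers $c_{v_s}(\sigma,\tau)$ that are $\ge1$ once $\tau\in\mathcal A_s$; so $c_v(\sigma,\tau)\ge1$. Thus $v$ would be an $\alpha$-cover of $\mathcal A$, a contradiction. So some finite $\mathcal A_0\subseteq\mathcal A$ has no $\alpha$-cover. It is nonempty, since $v=0$ covers the empty set.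

*Duality.* Let $h>|\sigma|$ bound the lengths in $\mathcal A_0$; only $t\in[|\sigma|,h)$ matter. Consider the linear program
$$\min\sum_tv(t)\quad\text{subject to}\quad v\ge0,\quad c_v(\sigma,\tau)\ge1\ \ (\tau\in\mathcal A_0)$$
and its dual
$$\max\sum_\tau\mu_\tau\quad\text{subject to}\quad\mu\ge0,\quad\sum_{\tau:|\tau|>t}\mu_\tau\,\tau(t)\le1\ \ (|\sigma|\le t<h).$$
The dual is feasible, by $\mu=0$. If its value were finite and $\le\alpha$, the strong duality theorem would give an optimal $v$ for the first program with the same value, that is, an $\alpha$-cover of $\mathcal A_0$. So the value of the dual exceeds $\alpha$, possibly being $\infty$. Hence some feasible $\mu$ has $\sum\mu_\tau>\alpha$. Multiplying $\mu$ by a number in $(0,1)$ keeps it feasible, so there is a feasible $\mu$ with $\sum_\tau\mu_\tau=\alpha$.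

*Rationality.* The set of feasible $\mu$ with $\sum_\tau\mu_\tau=\alpha$ is a nonempty polyhedron in the nonnegative orthant, given by inequalities with rational coefficients. It has a vertex, and a vertex is the unique solution of a linear system with rational coefficients, so it is rational. Let $\mu$ be such a point and $\pi=\mu/\alpha$. This is a probability distribution, and $E_\pi[\tau(t)1_{t<|\tau|}]=\frac1\alpha\sum_{|\tau|>t}\mu_\tau\tau(t)\le\frac1\alpha$ for $t<h$. For $t\ge h$ the left side is $0$. $\square$

## 7. One requirement: the Main Lemma

**Main Lemma.** For every requirement $\mathcal R=(\Phi_0,\Phi_1,M,d,\rho)$ and condition $p$ there is $q\le p$ such that $\lambda(E(w))\le2\rho$ for all $w\in[q]$.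

*Proof.*

**Step 1: make the success set $D$ almost as large as possible, and cheapen the rest.** The purpose is that later no extension can gain $\rho/4$ in $D$. Let
$$s_D=\sup\{\lambda(D(\sigma')):(\sigma',k',u')\le p\}.$$
Take an extension of $p$ whose stem $\sigma_1$ has $\lambda(D(\sigma_1))>s_D-\rho/4$. By Lemma 2, with the lower bound unchanged, extend it to $p_2=(\sigma,k,u)$ with
$$k\sum_{t\ge|\sigma|}u(t)<\tfrac1{200}.\tag{3}$$
By monotonicity $D:=D(\sigma)$ has $\lambda(D)>s_D-\rho/4$. From now on $D$ is one fixed clopen set, that is, a finite piece of data. Put $\alpha=1/(16k)$ and let the set of threatening sequences be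
$$\mathcal A_{N,\ell}=\{\tau\succeq\sigma:\ \tau(t)\ge k\text{ for }|\sigma|\le t<|\tau|,\ \ \lambda(H_{N,\ell}(\tau)\setminus D)\ge\rho\}.$$
As $H_{N,\ell}(\tau)$ is computable as a clopen set, $D$ is fixed and $\rho$ is rational, $\mathcal A_{N,\ell}$ is decidable uniformly in $N,\ell$. It does not mention $u$.

**Step 2: covers exist.** The purpose is to show that the threats can be priced out. *Claim: there is $e$ such that for $N=4^e$ and every $\ell\in M$, $\mathcal A_{N,\ell}$ has an $\alpha$-cover.*

Suppose not. Then for each $e$ some $\mathcal A_{4^e,\ell}$ with $\ell\in M$ has no $\alpha$-cover. So by Lemma 4 there are $\ell\in M$, a finite $\mathcal A_0\subseteq\mathcal A_{4^e,\ell}$ and a rational distribution $\pi$ on $\mathcal A_0$ with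
$$E_\pi[\tau(t)1_{t<|\tau|}]\le16k\qquad\text{for all }t\ge|\sigma|.\tag{4}$$
Whether a given triple $(\ell,\mathcal A_0,\pi)$ has these properties is decidable, and such a triple exists. So, given $e$, we can search for and find one; call its first component $\ell_e$. This search is a computable procedure with input $e$.

*The hitting set.* Let $h$ be the maximal length in $\mathcal A_0$. Apply Lemma 3 to $\Omega=\mathcal A_0\times\{0,1\}^h$ with $P=\pi\times\text{uniform}$,
$$B=\{(\tau,R):R\in H_{4^e,\ell_e}(\tau)\setminus D\},\qquad A_{(\tau,R)}=\{x\in\{0,1\}^{\ell_e}:\Phi_0^{\tau\oplus R}(x)=1\}.$$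
This makes sense because $|\sigma|\le|\tau|\le h$, so for $\tau\in\mathcal A_0$ everything depends only on $R\restriction h$. The set $B$ is nonempty, since $\lambda(H_{4^e,\ell_e}(\tau)\setminus D)\ge\rho>0$ for $\tau\in\mathcal A_0$. By definition of $H$, $|A_{(\tau,R)}|\ge4^e$ on $B$. Let $C_e$ be the first set, in a fixed enumeration of the sets $C\subseteq\{0,1\}^{\ell_e}$ with $|C|\le2^{\ell_e-e}$, that minimizes the rational number $P\{\theta\in B:A_\theta\cap C=\emptyset\}$. It is found from $e$ by exhaustive search, and by Lemma 3 the minimum is at most $\exp(-2^e)$.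

*Its members are compressible.* Describe $x\in C_e$ by the self-delimiting code of $e$ followed by the index of $x$ in $C_e$, written with exactly $\ell_e-e$ bits (recall $\ell_e\ge2e$). Since $e$ determines $\ell_e$, the decoder knows when to stop, and the code is prefix-free. So there is a constant $c_0$, depending on $\sigma,k,D$ and the requirement but not on $e$, with
$$K(x)\le\ell_e-e+2\log(e+1)+c_0\qquad(x\in C_e).$$
Fix $e$ with $e-2\log(e+1)-c_0>d$ and $\exp(-2^e)<\rho/4$. Then $\deg(x)>d$ for every $x\in C_e$.

*A cheap $\tau$ that is hit.* Write $H(\tau)=H_{4^e,\ell_e}(\tau)$ and $\mathrm{hit}(\tau)=\{R\in H(\tau)\setminus D:A_{(\tau,R)}\cap C_e\ne\emptyset\}$. Two averages over $\pi$: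

* $E_\pi\,\lambda\big((H(\tau)\setminus D)\setminus\mathrm{hit}(\tau)\big)=P\{\theta\in B:A_\theta\cap C_e=\emptyset\}<\rho/4$. By Markov's inequality, with $\pi$-probability at least $\frac12$ this measure is $<\rho/2$. As $\lambda(H(\tau)\setminus D)\ge\rho$, then $\lambda(\mathrm{hit}(\tau))>\rho/2$.
* By (4) and (3), $E_\pi\,c_u(\sigma,\tau)=\sum_{t\ge|\sigma|}u(t)\,E_\pi[\tau(t)1_{t<|\tau|}]\le16k\sum_{t\ge|\sigma|}u(t)<0.08$. By Markov's inequality, $c_u(\sigma,\tau)\ge\frac14$ has $\pi$-probability at most $0.32$.

Note that $u$ is used only here, in the verification, and never in the search. As $\frac12>0.32$, some $\tau\in\mathcal A_0$ has $\lambda(\mathrm{hit}(\tau))>\rho/2$ and $c_u(\sigma,\tau)<\frac14$. Its values beyond $|\sigma|$ are $\ge k$, and $\frac14+\frac1{200}<1$, so $\tau$ is admissible for $p_2$. By Lemma 1 it is the stem of a condition $\le p_2\le p$, so $\lambda(D(\tau))\le s_D$. On the other hand, if $R\in\mathrm{hit}(\tau)$ then $\Phi_0^{\tau\oplus R}(x)=1$ for some $x\in C_e$, and $\deg(x)>d$. So $\mathrm{hit}(\tau)\subseteq D(\tau)\setminus D$, while $D=D(\sigma)\subseteq D(\tau)$. Hence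
$$\lambda(D(\tau))\ge\lambda(D)+\lambda(\mathrm{hit}(\tau))>s_D-\tfrac\rho4+\tfrac\rho2>s_D,$$
a contradiction. This proves the Claim.

**Step 3: decide $g(N)$ first, then choose $\ell$.** Fix $e$ as in the Claim, $N=4^e$, and $\alpha$-covers $v_\ell$ of $\mathcal A_{N,\ell}$ for $\ell\in M$. We want to charge the prices $v_\ell$ for one $\ell\in M$ with $\ell\ge g(N)$ for most $R$. The difficulty is that to learn a bound on $g(N)$ we must extend the stem, and this extension may spend a lot at coordinates where the $v_\ell$ chosen afterwards is large. The remedy is to charge beforehand for a limit of the $v_\ell$.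

Since $0\le v_\ell(t)\le\alpha$, there are $\ell_1<\ell_2<\cdots$ in $M$ such that $v_{\ell_j}$ converges pointwise to some $v$; as in Lemma 4, $\sum v\le\alpha$. Extend $v$ and all the $v_\ell$ by $0$ below $|\sigma|$. Since
$$k\sum_{t\ge|\sigma|}(u+2v)(t)<\tfrac1{200}+2k\alpha=\tfrac1{200}+\tfrac18<1,$$
$p_3=(\sigma,k,u+2v)$ is a condition, and $p_3\le p_2$. Let
$$s_G=\sup\{\lambda(G_N(\sigma')):\sigma'\text{ admissible for }p_3\},$$
and pick $\sigma'$ admissible for $p_3$ with $\lambda(G_N(\sigma'))>s_G-\rho$. By Lemma 1, and then Lemma 2 with the same $k$, there is $p_5=(\sigma'',k,u_5)\le p_3$ with $\sigma''\succeq\sigma'$ and $k\sum_{t\ge|\sigma''|}u_5(t)<\frac14$. (The $k$ must not grow, since $\alpha$ was chosen for this $k$.) By monotonicity $\lambda(G_N(\sigma''))>s_G-\rho$.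

Let $i$ be the maximum of the values $\Phi_1^{\sigma''\oplus R}(N)$ over $R\in G_N(\sigma'')$, or $0$ if there are none. There are finitely many values, because only $R\restriction|\sigma''|$ is used. Any element of $[p_5]\subseteq[p_3]$ extends $\sigma''$ and spends less than $1$ at prices $u+2v$, and $[p_5]\ne\emptyset$. So $c_{u+2v}(\sigma,\sigma'')<1$, and therefore $c_v(\sigma,\sigma'')<\frac12$. This is a finite sum, so by pointwise convergence there is $\ell=\ell_j\ge i$ with
$$c_{v_\ell}(\sigma,\sigma'')<\tfrac34.\tag{5}$$
Put $q=(\sigma'',k,u_5+4v_\ell)$. Since $k\sum_{t\ge|\sigma''|}(u_5+4v_\ell)(t)<\frac14+4k\alpha=\frac12$, this is a condition, and $q\le p_5\le p_3\le p_2\le p$.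

**Step 4: verify $\lambda(E(w))\le2\rho$ for $w\in[q]$.** First, $w$ avoids all threats at level $\ell$. We have $\sum_{t\ge|\sigma''|}4v_\ell(t)w(t)<1$, so by (5)
$$\sum_{t\ge|\sigma|}v_\ell(t)w(t)<\tfrac34+\tfrac14=1 .$$
If $\sigma\preceq\tau\prec w$, then $c_{v_\ell}(\sigma,\tau)<1$, so $\tau\notin\mathcal A_{N,\ell}$, as $v_\ell$ covers $\mathcal A_{N,\ell}$. Since $w\in[p_2]$, $\tau$ has values $\ge k$ beyond $|\sigma|$, so the only way to be outside $\mathcal A_{N,\ell}$ is $\lambda(H_{N,\ell}(\tau)\setminus D)<\rho$. The increasing union
$$\mathcal H=\bigcup_{\sigma\preceq\tau\prec w}\big(H_{N,\ell}(\tau)\setminus D\big)$$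
therefore has $\lambda(\mathcal H)\le\rho$. Now split $E(w)$.

* *Inside $G_N(\sigma'')$.* Let $R\in E(w)\cap G_N(\sigma'')$, with $S,g$ as in the definition of $E(w)$. As $\sigma''\prec w$, $g(N)=\Phi_1^{\sigma''\oplus R}(N)\le i\le\ell\in M$, so $|S\cap\{0,1\}^\ell|\ge N$ by (1). Hence $R\in H_{N,\ell}(\tau)$ for all long enough $\tau\prec w$. Also $R\notin D=D(\sigma)$: otherwise, as $\sigma\prec w$, $S$ would contain some $x$ with $\deg(x)>d$. So $R\in\mathcal H$, and $\lambda(E(w)\cap G_N(\sigma''))\le\rho$.
* *Outside $G_N(\sigma'')$.* As $g$ is total for $R\in E(w)$, $E(w)\subseteq G_N(w):=\bigcup_{\tau\prec w}G_N(\tau)$. Since $w\in[p_3]$, the converse part of Lemma 1 says that every $\tau$ with $\sigma\preceq\tau\prec w$ is admissible for $p_3$. So $\lambda(G_N(\tau))\le s_G$ for these $\tau$, and the increasing union has $\lambda(G_N(w))\le s_G$. As $G_N(\sigma'')\subseteq G_N(w)$,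
$$\lambda\big(E(w)\setminus G_N(\sigma'')\big)\le\lambda(G_N(w))-\lambda(G_N(\sigma''))<\rho .$$

Together, $\lambda(E(w))\le2\rho$. $\square$

## 8. Assembling $w$ and proving the Theorem

**Step 1: the sequence of conditions.** We meet the requirements one at a time, raising the lower bound on the way. List all requirements as $\mathcal R_0,\mathcal R_1,\dots$, and let $p_0=(\emptyset,1,m/2)$; it is a condition since $\sum m/2\le\frac12<1$. Given $p_n=(\sigma_n,k_n,u_n)$:

* take $q_n\le p_n$ from the Main Lemma for $\mathcal R_n$;
* by Lemma 2, with $k'$ one more than the second component of $q_n$ and $\varepsilon=\frac12$, take $q_n'=(\sigma_{n+1},k_{n+1},u_n')\le q_n$ with $|\sigma_{n+1}|>|\sigma_n|$, $k_{n+1}>k_n$ and $k_{n+1}\sum_{t\ge|\sigma_{n+1}|}u_n'(t)<\frac12$;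
* put $p_{n+1}=(\sigma_{n+1},k_{n+1},2u_n')$, which is then a condition, and $p_{n+1}\le q_n'$.

Let $w=\bigcup_n\sigma_n\in\omega^\omega$.

**Step 2: $w$ lies in every $[q_n]$.** Strict inequalities may be lost in the limit, and the doubling of prices is there to absorb this loss. Fix $n$. For $j>n+1$ we have $p_j\le p_{n+1}$ and $[p_j]\ne\emptyset$, so $\sigma_j$ is an initial segment of an element of $[p_{n+1}]$. Hence $\sigma_j(t)\ge k_{n+1}$ for $|\sigma_{n+1}|\le t<|\sigma_j|$, and $\sum_{|\sigma_{n+1}|\le t<|\sigma_j|}2u_n'(t)\sigma_j(t)<1$. Letting $j\to\infty$, $w(t)\ge k_{n+1}$ for all $t\ge|\sigma_{n+1}|$ and $\sum_{t\ge|\sigma_{n+1}|}2u_n'(t)w(t)\le1$. So $\sum_{t\ge|\sigma_{n+1}|}u_n'(t)w(t)\le\frac12<1$, and $w\in[q_n']\subseteq[q_n]\subseteq[p_n]$.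

**Step 3: the properties of $w$.**

* $w(t)\to\infty$, since $w(t)\ge k_{n+1}$ for $t\ge|\sigma_{n+1}|$, and the $k_n$ are strictly increasing.
* $\sum_tm(t)w(t)<\infty$, since $w\in[p_0]$ says $\sum_t\frac{m(t)}2w(t)<1$.
* $\lambda(E(w))\le2\rho$ for every requirement, since $w\in[q_n]$ for all $n$. The set $E(w)$ depends on $(\Phi_0,\Phi_1,M,d)$ but not on $\rho$. Every rational $\rho\in(0,1)$ occurs with these four entries, so $\lambda(E(w))=0$.

**Step 4: item 1.** As $w\to\infty$, $T(w,R)$ is a tree computable from $w\oplus R$ which almost surely has infinitely many paths, by Section 1. As $\sum mw<\infty$, it is almost surely path-incompressible, by Lemma 0.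

**Step 5: item 2.** Let $R$ be a real for which item 2 fails, by $M,S,g$. Then $S=\Phi_0^{w\oplus R}$ and $g=\Phi_1^{w\oplus R}$ for some functionals, and $S$ has deficiency $\le d$ for some $d\in\omega$. So $R\in E(w)$ for the quadruple $(\Phi_0,\Phi_1,M,d)$. There are countably many quadruples, and for each of them $E(w)$ is null by Step 3. So item 2 holds for almost every $R$.

This proves the Theorem. By the Corollary, for almost every $R$ the tree $T(w,R)$ is a path-incompressible proper tree that computes no path-incompressible perfect tree, and the answer to the question is yes. $\blacksquare$
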